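# Undecidability of expressibility in intuitionistic propositional logic

## 1. Formulas, equivalence, expressibility

Formulas are built from propositional variables with the connectives $\&,\lor,\supset,\neg$. There are no constants. Let $I$ be the intuitionistic propositional calculus. We also write $I$ for intuitionistic logic, the set of formulas derivable in it. We write $\wedge,\to,\leftrightarrow$ for $\&$, $\supset$ and biimplication, and $\top$ for $p_1\to p_1$. An intermediate logic $L$ is, in particular, a set of formulas that contains $I$ and is closed under substitution and modus ponens. Classical logic and $I$ itself are examples.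

**Definition (equivalence).** Formulas $A,B$ are *equivalent in $L$* if $(A\to B)\wedge(B\to A)\in L$. For $L=I$ we write $A\equiv B$, and we write $A\le B$ when $A\to B\in I$.

For example $\neg\neg\neg p\equiv\neg p$. The formulas $p\lor q$ and $\neg p\to q$ are equivalent in classical logic. They are not equivalent in $I$, as Section 2 will confirm.

Two elementary facts will be used constantly. If $\Phi\in I$, then $(\Phi\to\Psi)\equiv\Psi$. And $X\leftrightarrow X$ is always a theorem.

**Definition (expressibility).** Let $\Sigma=\{B_1,B_2,\dots\}$ be a list of formulas. The set $E_L(\Sigma)$ of formulas *expressible in $\Sigma$ in $L$* is the least set of formulas such that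

- (a) every propositional variable and every $B_i$ belongs to $E_L(\Sigma)$;
- (b) if $C\in E_L(\Sigma)$ and $C'$ is equivalent to $C$ in $L$, then $C'\in E_L(\Sigma)$;
- (c) if $C\in E_L(\Sigma)$ has variables among $p_1,\dots,p_k$ and $Y_1,\dots,Y_k\in E_L(\Sigma)$, then the result of simultaneously substituting $Y_j$ for $p_j$ in $C$ belongs to $E_L(\Sigma)$.

Thus we substitute formulas already obtained, and we may replace the formula obtained by an equivalent one. In (b) the whole formula is replaced. Replacing a subformula by an $L$-equivalent one gives a formula $L$-equivalent to the whole, so allowing that changes nothing.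

*Example.* Let $\Sigma=\{\neg p\}$ and $L=I$. Substitution gives $\neg\neg p$ and $\neg\neg\neg p$, and the latter is equivalent to $\neg p$. So $E_I(\{\neg p\})$ contains every formula equivalent to $x$, $\neg x$ or $\neg\neg x$ for a variable $x$. The set of all such formulas satisfies (a) and (b). It satisfies (c) too: if $C\equiv\neg x$, then $C$ after a substitution is equivalent to $\neg Y$, with $Y$ equivalent to one of $y,\neg y,\neg\neg y$, and likewise in the other cases. So $E_I(\{\neg p\})$ is exactly this set.

**Definition (functional completeness).** A list $\Sigma$ is *functionally complete in $L$* if every formula is expressible in $\Sigma$ in $L$.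

*Example.* The list $\{p\wedge q,\ p\lor q,\ p\to q,\ \neg p\}$ is functionally complete in every $L$, by induction on formulas. The list $\{p\wedge q,\ p\to q,\ \neg p\}$ is functionally complete in classical logic, because $p\lor q$ is there equivalent to $\neg p\to q$. We shall see that it is not functionally complete in $I$.

## 2. Upset algebras and invariant sets

**Definition (upset algebra).** Let $F$ be a poset, whose elements we call *worlds*. An *upset* is a set $U\subseteq F$ with $w\in U,\ w\le w'\Rightarrow w'\in U$. The upsets form a Heyting algebra $\mathrm{Up}(F)$ in which $\wedge,\lor$ are $\cap,\cup$, the top is $\top=F$, and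
$$w\in(U\to U')\iff\text{every }w'\ge w\text{ with }w'\in U\text{ lies in }U',\qquad \neg U=(U\to\varnothing).$$
Given an assignment of upsets to variables, every formula has a value in $\mathrm{Up}(F)$. We write $\mathrm{Log}(F)$ for the set of formulas whose value is $\top$ under every assignment.

We use the textbook soundness theorem: $I\subseteq\mathrm{Log}(F)$ for every poset $F$. Note that $U\to U'=\top$ iff $U\subseteq U'$, so $U\leftrightarrow U'=\top$ iff $U=U'$.

*Example.* Let $F=\{r,a,b\}$ with $r<a$, $r<b$. The upsets are $\varnothing,\{a\},\{b\},\{a,b\},F$. Here $\{a\}\to\{b\}=\{b\}$, since $a$ and $r$ see $a\in\{a\}\setminus\{b\}$ and $b$ does not. Likewise $\neg\{a\}=\{b\}$.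

To show that a formula is *not* expressible we look for a set of values that the list cannot leave.

**Lemma 1 (invariant sets).** Let $L\subseteq\mathrm{Log}(F)$, and let $S\subseteq\mathrm{Up}(F)$ be nonempty. Suppose that every $B\in\Sigma$ takes values in $S$ whenever its variables take values in $S$. Then every formula of $E_L(\Sigma)$ takes values in $S$ whenever its variables do.

*Proof.* Let $T$ be the set of formulas that take values in $S$ under every assignment of elements of $S$ to their variables. We check that $T$ satisfies (a)–(c). Variables lie in $T$ trivially, and $\Sigma\subseteq T$ by hypothesis. For (b), let $C\in T$ be equivalent in $L$ to $C'$, and assign elements of $S$ to the variables of $C'$. Extend the assignment to the other variables of $C$ with values in $S$. Since $L\subseteq \mathrm{Log}(F)$, the values of $C\to C'$ and $C'\to C$ are $\top$, so $C$ and $C'$ have the same value, and it lies in $S$. For (c), the value of the substituted formula is the value of $C$ at the values of $Y_1,\dots,Y_k$, which lie in $S$. As $E_L(\Sigma)$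 is the least set with (a)–(c), $E_L(\Sigma)\subseteq T$. $\square$

*Example.* In the three-world poset above take $S=\{\varnothing,\{a\},\{b\},F\}$. It is closed under $\cap$. It is closed under $\to$: $U\to U'=F$ if $U\subseteq U'$; $F\to U=U$; $\{a\}\to\{b\}=\{a\}\to\varnothing=\{b\}$; $\{b\}\to\{a\}=\{b\}\to\varnothing=\{a\}$. Hence it is closed under $\neg$. But $\{a\}\cup\{b\}=\{a,b\}\notin S$. By Lemma 1, $p\lor q\notin E_I(\{p\wedge q,p\to q,\neg p\})$. In particular $p\lor q\not\equiv\neg p\to q$, and this list is not functionally complete in $I$.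

## 3. Deciding membership in $E_I(\Sigma)$

For intuitionistic logic, the problem of recognizing whether a given list is functionally complete is algorithmically solvable. We treat this as a known result. The question today, taken from the Encyclopedia of Mathematics entry "Intermediate logic" (encyclopediaofmath.org), concerns a single formula:

> Is there an algorithm which, for every formula $A$ and every finite list $\Sigma=\{B_1,\dots,B_n\}$, decides whether $A\in E_I(\Sigma)$?

**Small cases.** For $\Sigma=\{\neg p\}$ the description of Section 1 decides the question. A formula equivalent to $x$, $\neg x$ or $\neg\neg x$ with $x$ not occurring in it would, after substituting a theorem and then the negation of a theorem for $x$, be both a theorem and refutable, which is impossible. So only the variables of $A$ need be tried, and $I$ is decidable. For $\Sigma=\{p\wedge q\}$ the same reasoning gives $E_I(\Sigma)$: the formulas equivalent to a conjunction of a nonempty finite set of variables. Indeed this set satisfies (a)–(c), and each such conjunction is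 obtained by substitution.

**Closing up the variables.** A natural algorithm works with formulas in the variables of $A$ modulo $L$: start with the variables, apply the $B_i$ to everything found so far, and stop when nothing new appears. Call $L$ *locally tabular* if for each $k$ there are only finitely many formulas in $p_1,\dots,p_k$ up to equivalence in $L$. Classical logic is an example, with $2^{2^k}$ classes.

**Proposition 2.** If $L$ is decidable and locally tabular, then expressibility in $L$ is decidable.

*Proof.* Let $A$ have variables $p_1,\dots,p_k$. Let $S$ be the least set of classes (modulo $L$) of formulas in $p_1,\dots,p_k$ that contains the classes of the $p_j$ and is closed under the operations induced by the $B_i$. There are finitely many classes, and equivalence in $L$ is decidable, so adding new elements until nothing new appears computes $S$. We claim that $A\in E_L(\Sigma)$ iff the class of $A$ is in $S$.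

Every class in $S$ contains an expressible formula, by (a) and (c). By (b), if the class of $A$ is in $S$, then $A\in E_L(\Sigma)$. Conversely, call $C$ *good* if every substitution of formulas with classes in $S$ for the variables of $C$ yields a formula with class in $S$. Variables are good, and the $B_i$ are good by the closure of $S$. If $C$ is good and $C'$ is $L$-equivalent to $C$, then $C'$ is good: substitute $p_1$ for the variables of $C$ not in $C'$, and use that $L$ is closed under substitution. Goodness is preserved under (c). So all formulas of $E_L(\Sigma)$ are good, and taking the substitution $p_j:=p_j$ shows that if $A\in E_L(\Sigma)$ then its class is in $S$. $\square$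

The step that breaks for $L=I$ is "until nothing new appears". By the classical Rieger–Nishimura theorem there are infinitely many one-variable formulas up to $\equiv$. For $\Sigma=\{p\wedge q,p\lor q,p\to q,\neg p\}$ and $k=1$ the set $S$ contains all of them, and the loop never stabilizes. What remains is a semidecision procedure: $I$ is recursively enumerable (r.e.), so all derivations by (a)–(c) can be enumerated, and $E_I(\Sigma)$ is r.e. That one algorithm does not stop proves nothing about others, but in fact none exists.

**Theorem 3.** There is no algorithm deciding, for a formula $A$ and a finite list $\Sigma$, whether $A\in E_I(\Sigma)$. There is even a fixed finite list $\Sigma^*$ for which $\{A:A\in E_I(\Sigma^*)\}$ is undecidable.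

We shall encode counter programs: a configuration $s$ becomes a formula $\mathrm{Conf}(s)$, which will be expressible exactly when $s$ is reachable.

## 4. Two-counter programs

**Definition (program).** A *program* $P$ has a finite state set $Q$ with $|Q|\ge2$ and finitely many rules of the types $\mathrm{inc}_\varepsilon(q,q')$, $\mathrm{dec}_\varepsilon(q,q')$, $\mathrm{zero}_\varepsilon(q,q')$, where $\varepsilon\in\{1,2\}$. Configurations are triples $(q,m,m')\in Q\times\mathbb N^2$. For $\varepsilon=1$ the steps are
$$\mathrm{inc}_1:(q,m,m')\to(q',m+1,m'),\quad \mathrm{dec}_1:(q,m+1,m')\to(q',m,m'),\quad \mathrm{zero}_1:(q,0,m')\to(q',0,m'),$$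
and for $\varepsilon=2$ the same happens with the second counter. Given an initial configuration $s_0$, let $R$ be the set of configurations reachable from $s_0$, including $s_0$.

*Example.* Let $Q=\{q,q',h\}$ with rules $\mathrm{dec}_1(q,q')$, $\mathrm{inc}_2(q',q)$, $\mathrm{zero}_1(q,h)$ and $s_0=(q,2,0)$. The run is $(q,2,0),(q',1,0),(q,1,1),(q',0,1),(q,0,2),(h,0,2)$, and $R$ consists of these six configurations. Several rules may apply to one configuration; programs need not be deterministic.

A set of numbers is $\Sigma^0_1$-complete if it is r.e. and every r.e. set reduces to it by a computable function. Such a set is undecidable.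

**Fact 4 (Minsky).** (Ann. of Math. 74 (1961); *Computation: Finite and Infinite Machines*, 1967, Ch. 14.) Every partial recursive function $f$ has a two-counter machine, with instructions "increment" and "decrement, or jump if zero", which, started at $(q_0,2^x,0)$, halts iff $f(x)$ is defined.

Take $f$ whose domain is $\Sigma^0_1$-complete. Write "increment" as an $\mathrm{inc}$ rule and "decrement, or jump if zero" as a $\mathrm{dec}$ rule together with a $\mathrm{zero}$ rule. Let $f_0$ be the halting state, without instructions. Add new states $f_1,h$ and rules $\mathrm{dec}_1(f_0,f_0)$, $\mathrm{zero}_1(f_0,f_1)$, $\mathrm{dec}_2(f_1,f_1)$, $\mathrm{zero}_2(f_1,h)$, which empty both counters after halting. The state $h$ is entered only from $f_1$, which is entered from outside only from $f_0$. So we get a program $P_0$ with states $q_0\ne h$ such that $\{x:(h,0,0)\text{ is reachable from }(q_0,2^x,0)\}$ is $\Sigma^0_1$-complete.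

**Fact 5 (reversal).** Replace each $\mathrm{inc}_\varepsilon(q,q')$ by $\mathrm{dec}_\varepsilon(q',q)$, each $\mathrm{dec}_\varepsilon(q,q')$ by $\mathrm{inc}_\varepsilon(q',q)$, and each $\mathrm{zero}_\varepsilon(q,q')$ by $\mathrm{zero}_\varepsilon(q',q)$. The resulting program $P_0^{-1}$ has exactly the inverse step relation. For instance $(q,m,m')\to(q',m+1,m')$ becomes $(q',m+1,m')\to(q,m,m')$. Hence $\{x:(q_0,2^x,0)\text{ is reachable in }P_0^{-1}\text{ from }(h,0,0)\}$ is $\Sigma^0_1$-complete.

The reversal moves the input $x$ from the initial configuration, which will be built into $\Sigma$, to the target configuration, which will be the formula $A$. This is how one fixed list can suffice.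

## 5. Counting in the order $\sqsubseteq$

We first need infinitely many upsets $\psi_0,\psi_1,\dots$ and a formula which computes later ones from earlier ones. The first poset one would try is a chain. It fails: for upsets $U,V$ of a chain $Y$, both $U\cap V$ and $U\cup V$ are one of $U,V$; $U\to V$ is $Y$ if $U\subseteq V$ and is $V$ otherwise; $\neg U$ is $Y$ or $\varnothing$. By induction, the value of any formula is one of its arguments, $\varnothing$ or $Y$. A chain by itself never yields a new element, so we make consecutive numbers incomparable.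

**Definition.** For $i,j\in\mathbb N$ put $i\sqsubseteq j$ iff $i=j$ or $i\ge j+2$. Thus large numbers are low. This is a partial order, and
$$i\not\sqsubseteq j\iff i<j\ \text{ or }\ i=j+1. \tag{1}$$
For a subset $W$ of a poset let ${\downarrow}W$ be the set of elements below some element of $W$. Put $\psi_i=\mathbb N\setminus{\downarrow}\{i\}=\{l:l\not\sqsubseteq i\}=\{0,\dots,i-1\}\cup\{i+1\}$.

For example $4$ is below $0,1,2$ and itself, but not below $3$; and $\psi_2=\{0,1,3\}$.

For upsets $o,x,y$ of $(\mathbb N,\sqsubseteq)$ let $W(o,x,y)$ be the set of those $l$ such that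

- (i) $l\notin y$;
- (ii) some $m\sqsupseteq l$ lies in $y\setminus x$;
- (iii) some $m\sqsupseteq l$ lies in $y\setminus o$;
- (iv) no $m\sqsupseteq l$ lies in $y\setminus(x\cup o)$.

In words, $l$ lies in $y\to x\lor o$ but in none of $y$, $y\to x$, $y\to o$. So the formula $(y\to x\lor o)\to\big(y\lor(y\to x)\lor(y\to o)\big)$ has value $\mathbb N\setminus{\downarrow}W(o,x,y)$.

*Example.* Take $o=\psi_0=\{1\}$, $x=\psi_1=\{0,2\}$, $y=\psi_2=\{0,1,3\}$. Then $y\setminus x=\{1,3\}$, $y\setminus o=\{0,3\}$, $y\setminus(x\cup o)=\{3\}$. By (i), $l=2$ or $l\ge4$. By (iv), $l\not\sqsubseteq3$, so $l<3$ or $l=4$. Of the remaining $l\in\{2,4\}$, the number $2$ sees only $0$ and $2$, so it violates (ii). The number $4$ sees $1$ and $0$. So $W=\{4\}$ and the formula has value $\psi_4$.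

**Lemma 6.** Let each of $o,x,y$ be $\varnothing$, $\mathbb N$ or some $\psi_i$.

1. If $o=\psi_h$, $x=\psi_i$, $y=\psi_j$ with $\{h,i\}=\{k,k+1\}$ for some $k$, then $W(o,x,y)=\{k+4\}$ for $j=k+2$, $W(o,x,y)=\{k+3,k+5\}$ for $j=k+3$, and $W(o,x,y)=\{k+4\}$ for $j=k+4$.
2. In all other cases $W(o,x,y)=\varnothing$.

So in case 1 we have ${\downarrow}W={\downarrow}\{l\}$ with $(j,l)$ one of $(k+2,k+4)$, $(k+3,k+3)$, $(k+4,k+4)$, because $k+5\sqsubseteq k+3$.

*Proof.* **Step 1: disposing of $\varnothing$ and $\mathbb N$.** If $y=\varnothing$, (ii) fails. If $y=\mathbb N$, (i) fails. If $x=\mathbb N$, (ii) fails. If $x=\varnothing$, the $m$ of (iii) lies in $y\setminus(x\cup o)$, contradicting (iv). The cases $o=\mathbb N,\varnothing$ are the same with (ii) and (iii) exchanged. So $W=\varnothing$ in all these cases.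

**Step 2: rewriting the conditions.** Let $o=\psi_h$, $x=\psi_i$, $y=\psi_j$. Then $l\in W$ iff

- (i') $l\sqsubseteq j$;
- (ii') $l\sqsubseteq i$ and $i\not\sqsubseteq j$;
- (iii') $l\sqsubseteq h$ and $h\not\sqsubseteq j$;
- (iv') there is no $m$ with $l\sqsubseteq m$, $m\sqsubseteq i$, $m\sqsubseteq h$, $m\not\sqsubseteq j$.

Only (ii) and (iii) need a word. Condition (ii) says that $l\sqsubseteq m\sqsubseteq i$ and $m\not\sqsubseteq j$ for some $m$. Then $l\sqsubseteq i$, and $i\sqsubseteq j$ would give $m\sqsubseteq j$, so $i\not\sqsubseteq j$. Conversely, if (ii') holds take $m=i$. Condition (iii) is similar.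

**Step 3: comparable $h,i$ give nothing.** If $h=i$ or $|h-i|\ge2$, then $m=\max(h,i)$ equals $h$ or $i$ and is below both. If (ii') and (iii') hold, then $l\sqsubseteq m\not\sqsubseteq j$, which contradicts (iv'). So $W=\varnothing$.

**Step 4: consecutive $h,i$.** Let $\{h,i\}=\{k,k+1\}$. Being below $k$ means $m=k$ or $m\ge k+2$, and being below $k+1$ means $m=k+1$ or $m\ge k+3$. So the common lower bounds are exactly the numbers $\ge k+3$. Conditions (ii'), (iii') say that $l\ge k+3$ and that $k\not\sqsubseteq j$, $k+1\not\sqsubseteq j$. By (1), $k\not\sqsubseteq j$ means $k<j$ or $k=j+1$. In the second case $k+1=j+2\sqsubseteq j$, which is excluded. So $k<j$, and then $k+1\not\sqsubseteq j$ gives $k+1<j$, since $k+1=j+1$ is impossible. Hence $j\ge k+2$, and conversely this suffices. For $j\le k+1$ we get $W=\varnothing$. For $j\ge k+2$, $l\in W$ iff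
$$l\ge k+3,\quad l\sqsubseteq j,\quad l\not\sqsubseteq m\text{ for all }m\in M,\qquad M=\{m\ge k+3:m\not\sqsubseteq j\}=\{k+3,\dots,j-1\}\cup\{j+1\}.$$

- $j=k+2$: $M=\{k+3\}$. The first two conditions give $l\ge k+4$, and $l\not\sqsubseteq k+3$ gives $l=k+4$. So $W=\{k+4\}$.
- $j=k+3$: $M=\{k+4\}$. We need $l=k+3$ or $l\ge k+5$, and $l\not\sqsubseteq k+4$, that is, $l<k+4$ or $l=k+5$. So $W=\{k+3,k+5\}$.
- $j=k+4$: $M=\{k+3,k+5\}$. We need $l=k+4$ or $l\ge k+6$, and $l\not\sqsubseteq k+3$, that is, $l<k+3$ or $l=k+4$. So $l=k+4$, and indeed $k+4\not\sqsubseteq k+5$. So $W=\{k+4\}$.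
- $j\ge k+5$: $k+3,k+4\in M$. From $l\ge k+3$ and $l\not\sqsubseteq k+3$ we get $l=k+4$, which contradicts $l\not\sqsubseteq k+4$. So $W=\varnothing$. $\square$

Three consecutive elements thus produce the element two places after the third, which gives a recurrence $\psi_{k+4}$ from $\psi_k,\psi_{k+1},\psi_{k+2}$. The lemma also shows a complication: other triples, such as $\psi_k,\psi_{k+1},\psi_{k+3}$, produce something too.

## 6. Guarded implications above a least world

The next difficulty is that every formula already obtained may be substituted for every variable. A formula meant to compute the next configuration from its arguments will be fed arbitrary arguments. We therefore use implications $\Phi\to\Psi$, in which $\Phi$ checks the arguments. If $\Phi$ becomes a theorem on the intended arguments, the result is equivalent to $\Psi$, and the step is performed inside $I$. On other arguments we must control the value in a suitable algebra. A least world does this.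

For any poset $F$, any $W\subseteq F$ and any upset $\Phi$,
$$\Phi\to(F\setminus{\downarrow}W)=F\setminus{\downarrow}(W\cap\Phi). \tag{2}$$
Indeed $w$ is not in the left side iff there are $w'\ge w$ in $\Phi$ and $w''\in W$ with $w'\le w''$. Then $w''\in\Phi$, as $\Phi$ is an upset, and $w\le w''$. Conversely, if $w\le w''\in W\cap\Phi$, take $w'=w''$.

**Lemma 7 (three outcomes).** Let $F$ have a least world $r$, let $e=F\setminus\{r\}$, let $W\subseteq F\setminus\{r\}$, and let $\Phi$ be an upset. Then $\Phi\to\big((F\setminus{\downarrow}W)\cap e\big)$ equals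

- $F\setminus{\downarrow}(W\cap\Phi)$ if $W\cap\Phi\neq\varnothing$;
- $\top$ if $W\cap\Phi=\varnothing$ and $\Phi\ne\top$;
- $e$ if $\Phi=\top$ and $W=\varnothing$.

*Proof.* Since ${\downarrow}\{r\}=\{r\}$, we have $(F\setminus{\downarrow}W)\cap e=F\setminus{\downarrow}(W\cup\{r\})$. By (2) the value is $F\setminus{\downarrow}((W\cup\{r\})\cap\Phi)$. If $W\cap\Phi\ne\varnothing$, then $r\in{\downarrow}(W\cap\Phi)$, and the first case follows. Let $W\cap\Phi=\varnothing$. Since $r$ is least, $r\in\Phi$ iff $\Phi=\top$. If $r\notin\Phi$ the value is $F\setminus\varnothing=\top$. If $\Phi=\top$, then $W=W\cap\Phi=\varnothing$ and the value is $F\setminus\{r\}=e$. $\square$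

We shall design an algebra in which $e$ plays the role of "error". The conclusion of every guarded formula will have the form $P\wedge E$, with $P$ of value $F\setminus{\downarrow}W$ and $E$ of value $e$. A failed check does no harm: the value is $\top$ or $F\setminus{\downarrow}(W\cap\Phi)$. The value $e$ occurs only if the check succeeds completely while $W$ is empty. Unreachable configurations will have value $e$.

One problem is left: the formulas contain variables $p_1,\dots,p_n$ which name the parts of the poset, and these too can be replaced. This will be met by a subformula $D$, which implies every formula of the list, and which becomes $\top$ as soon as $p_1,\dots,p_n$ take values (within the invariant set) different from the intended ones.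

## 7. The list $\Sigma_{P,s_0}$

Fix a program $P$ and $s_0$.

**Labels.** Let $\Lambda=\{A0,A1,A2,A3,B0,B1,B2,B3\}\cup\{\sigma_q:q\in Q\}$, so $|\Lambda|=|Q|+8$. Let $\lambda\mapsto\#\lambda$ be a bijection $\Lambda\to\{3,\dots,|Q|+10\}$. Fix $n\ge|Q|+10$. Let $K=\{k_0,\dots,k_n\}\cup\{\ell_\lambda:\lambda\in\Lambda\}$, and attach to each $\kappa\in K$ a set $T_\kappa\subseteq\{1,\dots,n\}$:
$$T_{k_j}=\{1,\dots,j\}\ (0\le j\le n),\qquad T_{\ell_\lambda}=\{\#\lambda\}.$$
These sets are pairwise distinct, because $\#\lambda\ge3$; and $\{2\}$ is not among them. The elements of $K$ will be the maximal worlds, and $T_\kappa$ says which of $p_1,\dots,p_n$ hold at $\kappa$. For example, if $|Q|=2$ we can take $n=12$; if $\#A0=3$, then $\ell_{A0}$ is the maximal world at which exactly $p_3$ holds.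

**Auxiliary formulas.** For $\bar p=(p_1,\dots,p_n)$ put
$$\pi_\kappa=\bigwedge_{i\in T_\kappa}p_i\wedge\bigwedge_{i\notin T_\kappa}\neg p_i,\qquad N_\kappa=\neg\pi_\kappa,\qquad N_\lambda=N_{\ell_\lambda},$$
$$D=\bigvee_{j=0}^nN_{k_j},\qquad E=\bigvee_{\kappa\in K}N_\kappa,\qquad \alpha^A=\bigwedge_{i\le3}N_{Bi},\qquad \alpha^B=\bigwedge_{i\le3}N_{Ai},\qquad t_q=\bigwedge_{q'\ne q}N_{\sigma_{q'}}.$$
A world fails $N_\kappa$ when it sees the maximal world $\kappa$. So the $N_\lambda$ recognize what a world sees: $\alpha^A$ will isolate the worlds of the first counter, and $t_q$ will isolate state $q$. For $X\in\{A,B\}$ and $q\in Q$ let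
$$C^X(o,x,y)=\big[\alpha^X\wedge(y\to x\lor o\lor D)\big]\to\big[y\lor(y\to x\lor D)\lor(y\to o\lor D)\big],$$
$$C_q(x,x',u,u')=[t_q\wedge x'\wedge u']\to[x\lor u\lor N_{A0}\lor N_{B0}\lor D],$$
$$\mathrm{Seq}^X(v_0,\dots,v_6)=\bigwedge_{i=0}^{2}\Big(v_{i+4}\leftrightarrow\big(C^X(v_i,v_{i+1},v_{i+2})\wedge E\big)\Big).$$
All of these also depend on $\bar p$. The formula $C^X$ is the formula of Section 5, relativized by $\alpha^X$ and $D$. The formula $C_q$ picks out the configurations with state $q$ whose counters are determined by $x,x'$ and $u,u'$. The formula $\mathrm{Seq}^X$ is the check that seven arguments are consecutive.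

**Numerals and configurations.** Define formulas in $\bar p$:
$$V^X_i=N_{Xi}\lor D\ (0\le i\le3),\qquad V^X_{i+4}=C^X(V^X_i,V^X_{i+1},V^X_{i+2})\wedge E\ (i\ge0),$$
$$\mathrm{Conf}(q,m,m')=C_q(V^A_m,V^A_{m+1},V^B_{m'},V^B_{m'+1})\wedge E.$$

**The list.** $\Sigma=\Sigma_{P,s_0}$ consists of the following formulas in the variables $\bar p,z,v_0,\dots,v_6,u_0,\dots,u_6$.

1. $V^X_i$ for $X\in\{A,B\}$ and $0\le i\le6$.
2. $G^X=\mathrm{Seq}^X(v_0,\dots,v_6)\to\big(C^X(v_3,v_4,v_5)\wedge E\big)$ for $X\in\{A,B\}$.
3. $\mathrm{Conf}(s_0)$.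
4. One formula for each rule, as follows.
 - $\mathrm{inc}_1(q,q')$: $\big[(z\leftrightarrow(C_q(v_0,v_1,u_0,u_1)\wedge E))\wedge\mathrm{Seq}^A(v)\wedge\mathrm{Seq}^B(u)\big]\to\big(C_{q'}(v_1,v_2,u_0,u_1)\wedge E\big)$.
 - $\mathrm{dec}_1(q,q')$: $\big[(z\leftrightarrow(C_q(v_1,v_2,u_0,u_1)\wedge E))\wedge\mathrm{Seq}^A(v)\wedge\mathrm{Seq}^B(u)\big]\to\big(C_{q'}(v_0,v_1,u_0,u_1)\wedge E\big)$.
 - $\mathrm{zero}_1(q,q')$: $\big[(z\leftrightarrow(C_q(V^A_0,V^A_1,u_0,u_1)\wedge E))\wedge\mathrm{Seq}^B(u)\big]\to\big(C_{q'}(V^A_0,V^A_1,u_0,u_1)\wedge E\big)$.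
 - $\mathrm{inc}_2(q,q')$: $\big[(z\leftrightarrow(C_q(v_0,v_1,u_0,u_1)\wedge E))\wedge\mathrm{Seq}^A(v)\wedge\mathrm{Seq}^B(u)\big]\to\big(C_{q'}(v_0,v_1,u_1,u_2)\wedge E\big)$.
 - $\mathrm{dec}_2(q,q')$: $\big[(z\leftrightarrow(C_q(v_0,v_1,u_1,u_2)\wedge E))\wedge\mathrm{Seq}^A(v)\wedge\mathrm{Seq}^B(u)\big]\to\big(C_{q'}(v_0,v_1,u_0,u_1)\wedge E\big)$.
 - $\mathrm{zero}_2(q,q')$: $\big[(z\leftrightarrow(C_q(v_0,v_1,V^B_0,V^B_1)\wedge E))\wedge\mathrm{Seq}^A(v)\big]\to\big(C_{q'}(v_0,v_1,V^B_0,V^B_1)\wedge E\big)$.

The list $\Sigma$ and the formulas $\mathrm{Conf}(q,m,m')$ are computable from $P,s_0,q,m,m'$. Moreover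
$$D\le B\quad\text{for every }B\in\Sigma. \tag{3}$$
Indeed $D\le E$, because $D$ is a part of the disjunction $E$; $D\le C^X(o,x,y)$, because $D\le(y\to x\lor D)$; and $D\le C_q(x,x',u,u')$, because $D$ is a disjunct of its consequent. Every $B\in\Sigma$ is of the form $N\lor D$, or a conjunction of such a $C^X$ or $C_q$ with $E$, or an implication whose consequent is such a conjunction.

**Theorem 8 (simulation).** For every configuration $(q,m,m')$: $\ \mathrm{Conf}(q,m,m')\in E_I(\Sigma)\iff(q,m,m')\in R$.

## 8. Reachable configurations are expressible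

This section proves "$\Leftarrow$" of Theorem 8. In all substitutions below $p_1,\dots,p_n$ are left in place, which (c) allows because variables are expressible.

**Step 1: the check holds on consecutive numerals.** For all $m\ge0$ we have $\mathrm{Seq}^X(V^X_m,\dots,V^X_{m+6})\in I$. Its conjunct with index $i\in\{0,1,2\}$ is $V^X_{m+i+4}\leftrightarrow\big(C^X(V^X_{m+i},V^X_{m+i+1},V^X_{m+i+2})\wedge E\big)$, and the two sides are the same formula by the definition of $V^X_{m+i+4}$.

**Step 2: all numerals are expressible.** For $i\le6$, $V^X_i\in\Sigma$. Let $i\ge7$, and assume $V^X_{i'}\in E_I(\Sigma)$ for $i'<i$. Substitute $v_j:=V^X_{i-7+j}$ in $G^X$. The antecedent is a theorem by Step 1, so the result is equivalent to its consequent $C^X(V^X_{i-4},V^X_{i-3},V^X_{i-2})\wedge E=V^X_i$. Hence $V^X_i\in E_I(\Sigma)$.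

**Step 3: each program step preserves expressibility.** $\mathrm{Conf}(s_0)\in\Sigma$. Suppose $(q,m,m')\to(q',m+1,m')$ by $\mathrm{inc}_1(q,q')$ and $\mathrm{Conf}(q,m,m')\in E_I(\Sigma)$. Substitute $z:=\mathrm{Conf}(q,m,m')$, $v_i:=V^A_{m+i}$, $u_i:=V^B_{m'+i}$ in the formula of the rule. The biimplication for $z$ becomes $\mathrm{Conf}(q,m,m')\leftrightarrow\mathrm{Conf}(q,m,m')$, and the two $\mathrm{Seq}$ conjuncts are theorems by Step 1. So the antecedent is a theorem, and the result is equivalent to $C_{q'}(V^A_{m+1},V^A_{m+2},V^B_{m'},V^B_{m'+1})\wedge E=\mathrm{Conf}(q',m+1,m')$.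

For $\mathrm{dec}_1(q,q')$ applied to $(q,m+1,m')$ put $z:=\mathrm{Conf}(q,m+1,m')$ with the same $v_i,u_i$. Then $C_q(v_1,v_2,u_0,u_1)\wedge E$ becomes $\mathrm{Conf}(q,m+1,m')$, and the consequent becomes $\mathrm{Conf}(q',m,m')$. For $\mathrm{zero}_1(q,q')$ applied to $(q,0,m')$ put $z:=\mathrm{Conf}(q,0,m')$ and $u_i:=V^B_{m'+i}$; the consequent becomes $\mathrm{Conf}(q',0,m')$. For $\varepsilon=2$ the substitutions are the same with the counters exchanged. By induction on the length of a run, $\mathrm{Conf}(s)\in E_I(\Sigma)$ for every $s\in R$. $\square$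

## 9. The poset of reachable configurations and the set $\mathrm{Inv}$

For "$\Rightarrow$" we need a poset and an invariant set. The poset contains a world only for each *reachable* configuration, so that the code of an unreachable one has nothing to refer to.

**The poset $F$.** Let $F=K\cup\{a_i,b_i:i\in\mathbb N\}\cup\{c_s:s\in R\}\cup\{r\}$. Elements of $F\setminus K$ are called *lower*. Put $\mathcal A=\{a_i:i\in\mathbb N\}$, $\mathcal B=\{b_i:i\in\mathbb N\}$. The order is reflexive, and has in addition exactly the following relations.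

- Elements of $K$ are maximal, and every lower world is $\le$ every $k_j$.
- $a_i\le a_j$ iff $i\sqsubseteq j$; $b_i\le b_j$ iff $i\sqsubseteq j$.
- $c_{(q,m,m')}\le a_i$ iff $i\le m$; $c_{(q,m,m')}\le b_i$ iff $i\le m'$.
- For lower $w\ne r$ and $j\le3$: $w\le\ell_{Aj}$ iff $w\le a_j$; $w\le\ell_{Bj}$ iff $w\le b_j$.
- For lower $w\ne r$: $w\le\ell_{\sigma_q}$ iff $w=c_{(q,m,m')}$ for some $m,m'$.
- $r\le w$ for all $w\in F$.

*Example.* Let $Q=\{q,h\}$ with the single rule $\mathrm{zero}_1(q,h)$ and $s_0=(q,0,0)$, so $R=\{(q,0,0),(h,0,0)\}$. The world $c_{(q,0,0)}$ sees, besides itself, exactly $a_0$, $b_0$, $\ell_{A0}$, $\ell_{B0}$, $\ell_{\sigma_q}$ and all $k_j$. The world $c_{(h,0,0)}$ sees the same with $\ell_{\sigma_h}$ in place of $\ell_{\sigma_q}$.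

*The order is transitive.* If $c_{(q,m,m')}\le a_i\le a_j$, then $i\le m$ and $j\le i$, so $j\le m$; similarly for $b$. If $w\le w'\le\ell_{Aj}$ with $w,w'$ lower and different from $r$, then $w\le w'\le a_j$, so $w\le\ell_{Aj}$; similarly for $\ell_{Bj}$. If $w\le w'\le\ell_{\sigma_q}$ with $w,w'$ lower and $w\neq r$, then $w'$ is some $c_s$, and $w=w'$ because only $r$ lies strictly below $c_s$. The remaining cases and antisymmetry are immediate.

Let $H=\mathrm{Up}(F)$. The maximal worlds are exactly the elements of $K$, and every world is below one of them.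

**The invariant set.** Define elements of $H$:

- $g_i=\{\kappa\in K:i\in T_\kappa\}$ for $1\le i\le n$, and $g=(g_1,\dots,g_n)$;
- $e=F\setminus\{r\}$;
- $\psi^A_i=F\setminus{\downarrow}\{a_i\}$ and $\psi^B_i=F\setminus{\downarrow}\{b_i\}$;
- $\mathrm{code}(Z)=F\setminus{\downarrow}Z=F\setminus(Z\cup\{r\})$ for each nonempty $Z\subseteq\{c_s:s\in R\}$.

$$\mathrm{Inv}=\{g_1,\dots,g_n\}\cup\{\top\}\cup\{\psi^A_i,\psi^B_i:i\in\mathbb N\}\cup\{\mathrm{code}(Z):\varnothing\ne Z\subseteq\{c_s:s\in R\}\}.$$

The $g_i$ are *generators*, and the other elements are *non-generators*. Every non-generator contains $K$, since only lower worlds were removed. A generator is contained in $K$, and $k_0\notin g_i$. The generators are pairwise distinct: for $i<j$ we have $k_i\in g_i\setminus g_j$. The $\psi^A_i$ are pairwise distinct, as the sets ${\downarrow}\{a_i\}$ are, and likewise for $B$. Finally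
$$e\notin\mathrm{Inv}, \tag{4}$$
since $e\supseteq K$ is not a generator, $e\ne\top$, and each $\psi^X_i$ or $\mathrm{code}(Z)$ omits a world other than $r$.

**Reading the labels.** We compute the auxiliary formulas at $\bar p:=g$. For an upset $\chi$ we have $w\in\neg\chi$ iff no maximal world above $w$ is in $\chi$. At a maximal world $\kappa'$ the formula $\pi_\kappa$, under an assignment $\bar p:=\bar q$, holds iff $\{i:\kappa'\in q_i\}=T_\kappa$. For $\bar q=g$ this set is $T_{\kappa'}$, and the $T_\kappa$ are distinct. Hence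
$$N_\kappa(g)=\{w\in F:w\not\le\kappa\}. \tag{5}$$
Consequences:

- $D(g)=K$. A lower world is below every $k_j$, so it is in no $N_{k_j}(g)$. An element of $K$ differs from some $k_j$, so it is in $N_{k_j}(g)$.
- $E(g)=e$. We have $K=D(g)\subseteq E(g)$. Further $a_i\not\le\ell_{B0}$, $b_i\not\le\ell_{A0}$, and each $c_s$ fails to be below some $\ell_{\sigma_q}$ because $|Q|\ge2$. The world $r$ is below everything.
- $\alpha^A(g)\setminus K=\mathcal A$. No $a_i$ is below any $\ell_{Bj}$. We have $b_j\le\ell_{Bj}$ for $j\le3$, and $b_j\le b_0$, hence $b_j\le\ell_{B0}$, for $j\ge4$. Also $c_s\le b_0$, so $c_s\le\ell_{B0}$; and $r\le\ell_{B0}$. In the same way $\alpha^B(g)\setminus K=\mathcal B$.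
- $r\notin t_q(g)$, because $|Q|\ge2$; and $c_{(q',m,m')}\in t_q(g)$ iff $q'=q$.

## 10. Rigidity of the generators

The purpose here is to neutralize substitutions for $p_1,\dots,p_n$.

**Lemma 9 (rigidity).** If $\bar q\in\mathrm{Inv}^n$ and $D(\bar q)\ne\top$, then $\bar q=g$.

*Proof.* Since $r$ is least and $D(\bar q)\ne\top$, $r\notin D(\bar q)$. So $r\notin N_{k_j}(\bar q)$ for each $j\in\{0,\dots,n\}$, which means that for each $j$ there is $\kappa\in K$ with $\{i:\kappa\in q_i\}=\{1,\dots,j\}$.

**Step 1: all $q_i$ are generators.** For $j=0$ there is $\kappa\in K$ in no $q_i$, so no $q_i$ contains $K$. Hence $q_i=g_{\tau(i)}$ for some map $\tau:\{1,\dots,n\}\to\{1,\dots,n\}$. For $\kappa\in K$ we have $\{i:\kappa\in q_i\}=\{i:\tau(i)\in T_\kappa\}=\tau^{-1}(T_\kappa)$. So each $\{1,\dots,j\}$ equals $\tau^{-1}(T_\kappa)$ for some $\kappa$.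

**Step 2: $\tau$ is a permutation.** If $\tau(i)=\tau(i')$ with $i<i'$, then $\{1,\dots,i\}$ contains $i$ but not $i'$, so it is not a preimage under $\tau$, a contradiction. So $\tau$ is injective, hence a permutation, and $\{1,\dots,j\}=\tau^{-1}(T_\kappa)$ forces $|T_\kappa|=j$.

**Step 3: $\tau$ is the identity.** For $j\ge2$ the only $T_\kappa$ with $j$ elements is $\{1,\dots,j\}$, so $\tau$ preserves $\{1,\dots,j\}$ for all $j\ge2$. Hence $\tau(i)=i$ for $i\ge3$, and $\tau(1)\in\{1,2\}$. For $j=1$ we get $T_\kappa=\{\tau(1)\}$ for some $\kappa$. Since $\{2\}$ is not among the $T_\kappa$, $\tau(1)=1$. So $\tau$ is the identity and $\bar q=g$. $\square$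

**Corollary 10.** If $\bar q\in\mathrm{Inv}^n$ and $\bar q\ne g$, then every $B\in\Sigma$ has value $\top$ when $\bar p:=\bar q$, whatever the values of its other variables.

*Proof.* $D(\bar q)=\top$ by Lemma 9, and $D\le B$ by (3). $\square$

## 11. Values of $C^X$, $\mathrm{Seq}^X$ and $C_q$

From here to Lemma 13, $\bar p:=g$.

**Lemma 11.** Let $o,x,y\in\mathrm{Inv}$. Then $C^A(o,x,y)=\psi^A_l$ if for some $k$
$$o=\psi^A_h,\ x=\psi^A_i,\ y=\psi^A_j,\quad\{h,i\}=\{k,k+1\},\quad(j,l)\in\{(k+2,k+4),(k+3,k+3),(k+4,k+4)\},$$
and $C^A(o,x,y)=\top$ in all other cases. The same holds for $B$.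

*Proof.* We reduce to Lemma 6. A world $w$ is not in $C^A(o,x,y)$ iff some $w'\ge w$ satisfies the antecedent and not the consequent. The consequent contains $D(g)=K$, so $w'\notin K$. Since $w'\in\alpha^A(g)$, we get $w'\in\mathcal A$. All worlds above an element of $\mathcal A$ are in $\mathcal A\cup K$, and $K=D(g)$. So for $w'\in\mathcal A$, $w'\in(y\to x\cup K)$ iff no $a'\ge w'$ in $\mathcal A$ lies in $y\setminus x$, and similarly for the other two implications. Hence $C^A(o,x,y)=F\setminus{\downarrow}W$, where $W$ is the set of $a\in\mathcal A$ such that $a\notin y$; some $a'\ge a$ in $\mathcal A$ lies in $y\setminus x$; some $a'\ge a$ in $\mathcal A$ lies in $y\setminus o$; and no $a'\ge a$ in $\mathcal A$ lies in $y\setminus(x\cup o)$.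

The map $i\mapsto a_i$ is an isomorphism of $(\mathbb N,\sqsubseteq)$ onto $\mathcal A$. So $W=\{a_l:l\in W(o',x',y')\}$, where $o',x',y'$ correspond to the intersections of $o,x,y$ with $\mathcal A$. These intersections are $\varnothing$ for generators, $\mathcal A\setminus{\downarrow}\{a_i\}$, corresponding to the $\psi_i$ of Section 5, for $\psi^A_i$, and $\mathcal A$ for all other elements of $\mathrm{Inv}$, namely $\top$, the $\psi^B_i$ and the $\mathrm{code}(Z)$. Lemma 6 gives that ${\downarrow}W={\downarrow}\{a_l\}$ in the cases listed, and that $W=\varnothing$ otherwise. The case of $B$ is symmetric. $\square$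

Since $r\notin\psi^A_l$, we have $C^A(o,x,y)\cap e=\psi^A_l$ in the first case. In the second case $C^A(o,x,y)\cap e=e\notin\mathrm{Inv}$.

**The numerals.** For all $i$ and $X$ we have
$$V^X_i(g)=\psi^X_i. \tag{6}$$
For $i\le3$, (5) gives $V^A_i(g)=\{w:w\not\le\ell_{Ai}\}\cup K$. A lower world is below $\ell_{Ai}$ iff it is below $a_i$ (for $r$ both hold), so this set is $F\setminus{\downarrow}\{a_i\}=\psi^A_i$. For larger indices use Lemma 11 with $o=\psi^A_k$, $x=\psi^A_{k+1}$, $y=\psi^A_{k+2}$, and intersect with $e$. The case of $B$ is symmetric.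

In particular the $V^A_i$ are pairwise inequivalent in $I$, and by Section 8 they are all expressible in $\Sigma$. So, applied to $\Sigma$ and a formula with variables $p_1,\dots,p_n$, the closure procedure of Section 3 does not stop.

**Lemma 12.** If $v_0,\dots,v_6\in\mathrm{Inv}$ and $\mathrm{Seq}^X(v_0,\dots,v_6)=\top$, then there is $k$ with $v_i=\psi^X_{k+i}$ for $0\le i\le6$.

*Proof.* The hypothesis says $v_{i+4}=C^X(v_i,v_{i+1},v_{i+2})\cap e$ for $i=0,1,2$. Since $v_{i+4}\in\mathrm{Inv}$ and $e\notin\mathrm{Inv}$, the first case of Lemma 11 holds each time. So $v_0,\dots,v_4$ are of the form $\psi^X$ (as arguments), and so are $v_4,v_5,v_6$ (as results). Write $|v|$ for the index.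

- From $i=0$: $\{|v_0|,|v_1|\}=\{k,k+1\}$ for some $k$, and $|v_2|\in\{k+2,k+3,k+4\}$.
- From $i=1$: $|v_1|$ and $|v_2|$ differ by $1$. As $|v_1|\le k+1$ and $|v_2|\ge k+2$, we get $|v_1|=k+1$, $|v_2|=k+2$, hence $|v_0|=k$. The case $i=0$ now has $(j,l)=(k+2,k+4)$, so $|v_4|=k+4$. Also $|v_3|\in\{k+3,k+4,k+5\}$.
- From $i=2$: $|v_2|=k+2$ and $|v_3|$ differ by $1$, so $|v_3|=k+3$. Then the case $i=1$, with smaller index $k+1$ and third argument $(k+1)+2$, gives $|v_5|=k+5$. The case $i=2$, with smaller index $k+2$ and third argument $|v_4|=(k+2)+2$, gives $|v_6|=k+6$. $\square$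

**Lemma 13.** For $x,x',u,u'\in\mathrm{Inv}$ we have $C_q(x,x',u,u')=F\setminus{\downarrow}Z$, where $Z$ is the set of worlds $c_{(q,m,m')}$, $(q,m,m')\in R$, lying in $x'\cap u'$ but not in $x\cup u$. In particular, for $x=\psi^A_m$, $x'=\psi^A_{m+1}$, $u=\psi^B_{m'}$, $u'=\psi^B_{m'+1}$ we have $Z=\{c_{(q,m,m')}\}$ if $(q,m,m')\in R$ and $Z=\varnothing$ otherwise.

*Proof.* A world $w$ is not in $C_q(x,x',u,u')$ iff some $w'\ge w$ lies in $t_q(g)\cap x'\cap u'$, not in $x\cup u$, not in $K$, and satisfies $w'\le\ell_{A0}$ and $w'\le\ell_{B0}$; here (5) was used for $N_{A0},N_{B0}$. A lower world other than $r$ is below both labels iff it is below $a_0$ and $b_0$, and these worlds are exactly the $c_s$. So $w'$ is some $c_s$ or $r$, and $t_q(g)$ leaves exactly the $c_s$ with state $q$. Thus $w'$ ranges over $Z$.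

For the second claim, $c_{(q,m_1,m_1')}\in\psi^A_i$ iff $c_{(q,m_1,m_1')}\not\le a_i$ iff $m_1<i$, and similarly it lies in $\psi^B_i$ iff $m_1'<i$. So $c_{(q,m_1,m_1')}\in Z$ iff $m\le m_1<m+1$ and $m'\le m_1'<m'+1$. $\square$

*Why $\mathrm{Seq}^X$ has three conjuncts.* Suppose $\mathrm{Seq}^X$ kept only the conjunct for $i=0$. Take $Q=\{q,q'\}$, the single rule $\mathrm{dec}_1(q,q')$ and $s_0=(q,2,0)$, so $R=\{(q,2,0),(q',1,0)\}$. Put $v_0=\psi^A_0$, $v_1=\psi^A_1$, $v_2=v_4=\psi^A_3$, $u_i=\psi^B_i$. By Lemma 11 with $k=0$, $j=l=3$, the shortened check for $v$ is passed. By Lemma 13, $C_q(v_1,v_2,u_0,u_1)=\mathrm{code}(\{c_{(q,2,0)}\})$, since the worlds counted have $1\le m_1<3$. Let $z$ be this element of $\mathrm{Inv}$. The antecedent of the shortened rule formula then has value $\top$, while its consequent $C_{q'}(v_0,v_1,u_0,u_1)\wedge E$ has value $e$, because $(q',0,0)\notin R$. So $\mathrm{Inv}$ would not be closed under the shortened formula.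

## 12. Closure of $\mathrm{Inv}$ under $\Sigma$

**Lemma 14.** Every $B\in\Sigma$ takes values in $\mathrm{Inv}$ when its variables take values in $\mathrm{Inv}$.

*Proof.* **Step 1: reduction to $\bar p:=g$.** If $\bar p$ takes a value in $\mathrm{Inv}^n$ other than $g$, the value of $B$ is $\top\in\mathrm{Inv}$ by Corollary 10. So let $\bar p:=g$.

**Step 2: formulas without guard.** $V^X_i$ has value $\psi^X_i$ by (6). By (6) and Lemma 13, since $s_0\in R$, $\mathrm{Conf}(s_0)$ has value $\mathrm{code}(\{c_{s_0}\})\cap e=\mathrm{code}(\{c_{s_0}\})$. Both are in $\mathrm{Inv}$.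

**Step 3: guarded formulas, reduction to one claim.** The others have the form $\Phi\to(P\wedge E)$, where the value of $P$ is $F\setminus{\downarrow}W$, and $W$ is $\varnothing$ or a singleton $\{a_l\}$ or $\{b_l\}$ (Lemma 11), or a set of worlds $c_s$ (Lemma 13). Lemma 7 lists the possible values. If $W\cap\Phi\ne\varnothing$, the value is $F\setminus{\downarrow}(W\cap\Phi)$, that is, some $\psi^X_l$ or $\mathrm{code}(W\cap\Phi)$, which is in $\mathrm{Inv}$. This is why $\mathrm{Inv}$ contains $\mathrm{code}(Z)$ for all nonempty $Z$. If $W\cap\Phi=\varnothing$ and $\Phi\ne\top$, the value is $\top\in\mathrm{Inv}$. The only remaining case is $\Phi=\top$, $W=\varnothing$. So it suffices to show: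
$$\text{if }\Phi=\top,\text{ then }W\ne\varnothing. \tag{7}$$

**Step 4: proof of (7), rule by rule.** A conjunction has value $\top$ iff all conjuncts do.

*$G^X$.* If $\mathrm{Seq}^X(v)=\top$, then $v_i=\psi^X_{k+i}$ for some $k$ by Lemma 12. By Lemma 11, $C^X(v_3,v_4,v_5)=\psi^X_{k+7}$, so $W\ne\varnothing$.

*$\mathrm{inc}_1(q,q')$.* If $\Phi=\top$, Lemma 12 gives $v_i=\psi^A_{m+i}$ and $u_i=\psi^B_{m'+i}$ for some $m,m'$, and moreover $z=C_q(v_0,v_1,u_0,u_1)\cap e$. If the set $Z$ of Lemma 13 for $C_q(v_0,v_1,u_0,u_1)$ were empty, we would have $z=e\notin\mathrm{Inv}$. So $Z\ne\varnothing$, that is, $(q,m,m')\in R$. Hence $(q',m+1,m')\in R$. By Lemma 13 for $C_{q'}(v_1,v_2,u_0,u_1)$, $W=\{c_{(q',m+1,m')}\}\ne\varnothing$.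

*$\mathrm{dec}_1(q,q')$.* Likewise $v_i=\psi^A_{m+i}$, $u_i=\psi^B_{m'+i}$, $z=C_q(v_1,v_2,u_0,u_1)\cap e\in\mathrm{Inv}$, so $(q,m+1,m')\in R$. Hence $(q',m,m')\in R$ and $W=\{c_{(q',m,m')}\}\ne\varnothing$.

*$\mathrm{zero}_1(q,q')$.* By (6), $V^A_0,V^A_1$ have values $\psi^A_0,\psi^A_1$. If $\Phi=\top$, then $u_i=\psi^B_{m'+i}$ by Lemma 12, and $z=C_q(\psi^A_0,\psi^A_1,u_0,u_1)\cap e\in\mathrm{Inv}$ gives $(q,0,m')\in R$. Hence $(q',0,m')\in R$ and $W=\{c_{(q',0,m')}\}\ne\varnothing$.

*$\varepsilon=2$.* These cases are the same with the two counters exchanged. $\square$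

**Proof of "$\Rightarrow$" of Theorem 8.** By Lemma 14 and soundness, Lemma 1 applies to $L=I$ and $S=\mathrm{Inv}$: every formula of $E_I(\Sigma)$ takes values in $\mathrm{Inv}$ whenever its variables do. Let $(q,m,m')\notin R$. At $\bar p:=g$, by (6) and Lemma 13 with $Z=\varnothing$, $\mathrm{Conf}(q,m,m')$ has value $F\cap e=e$. By (4), $e\notin\mathrm{Inv}$, while $g_1,\dots,g_n\in\mathrm{Inv}$. Hence $\mathrm{Conf}(q,m,m')\notin E_I(\Sigma)$. With Section 8 this proves Theorem 8. $\blacksquare$

**Proof of Theorem 3.** Let $P=P_0^{-1}$, $s_0=(h,0,0)$, $\Sigma^*=\Sigma_{P,s_0}$. By Theorem 8, $\mathrm{Conf}(q_0,2^x,0)\in E_I(\Sigma^*)$ iff $(q_0,2^x,0)$ is reachable from $(h,0,0)$ in $P_0^{-1}$. By Fact 5 this is undecidable in $x$, and $x\mapsto\mathrm{Conf}(q_0,2^x,0)$ is computable. So $\{A:A\in E_I(\Sigma^*)\}$ is undecidable, and a fortiori no algorithm works for all $A$ and $\Sigma$. $\blacksquare$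

## 13. A single formula, and other intermediate logics

The list can be compressed to one formula, with a selector variable $s$ that picks $B_i$ when $s$ is $p_i$.

**Theorem 15.**

1. There is a single formula $B$ such that $\{A:A\in E_I(\{B\})\}$ is undecidable, indeed $\Sigma^0_1$-complete.
2. There is a fixed formula $A$ such that $\{B:A\in E_I(\{B\})\}$ is undecidable, indeed $\Sigma^0_1$-complete.
3. Let $F^*$ be the poset of Section 9 for the program of the proof of Theorem 3 and $n$ as in (8) below. With the formula $B$ of part 1, for every intermediate logic $L$ with $I\subseteq L\subseteq\mathrm{Log}(F^*)$ the set $\{A:A\in E_L(\{B\})\}$ is undecidable.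

*Proof.* Let $t=|\Sigma|$. This number does not depend on $n$, and in Section 7 we choose
$$n\ge\max(|Q|+10,\,t). \tag{8}$$
Let $\Sigma=\{B_1,\dots,B_t\}$, let $\bar x$ be the list of the variables $z,v_i,u_i$, and let $s$ be a new variable. Put
$$B(\bar x,\bar p,s)=\bigwedge_{i=1}^t\big((s\leftrightarrow p_i)\to B_i(\bar x;\bar p)\big).$$

**Step 1: $B$ yields every $B_i$.** We show $B(\bar x,\bar p,p_i)\equiv B_i(\bar x;\bar p)$ for $i\le t$. Let $j\ne i$, $j\le t$, and put $\mu=\min(i,j)$, $\nu=\max(i,j)$. The formula $\pi_{k_\mu}$ has the conjuncts $p_\mu$ and $\neg p_\nu$, so it is incompatible with $p_i\leftrightarrow p_j$. Hence $(p_i\leftrightarrow p_j)\le\neg\pi_{k_\mu}=N_{k_\mu}\le D\le B_j$, the last by (3). So the $j$-th conjunct of $B(\bar x,\bar p,p_i)$ is a theorem. The $i$-th is $(p_i\leftrightarrow p_i)\to B_i\equiv B_i$. As $p_i$ is a variable, $B(\bar x,\bar p,p_i)\in E_I(\{B\})$ by (c), so $B_i\in E_I(\{B\})$ by (b). Thus $\Sigma\subseteq E_I(\{B\})$. Since $E_I(\{B\})$ satisfies (a)–(c) for $\Sigma$, we get $E_I(\Sigma)\subseteq E_I(\{B\})$.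 In particular $\mathrm{Conf}(s')\in E_I(\{B\})$ for all $s'\in R$.

**Step 2: $\mathrm{Inv}$ is closed under $B$.** If $\bar p:=\bar q\in\mathrm{Inv}^n$ with $\bar q\ne g$, all $B_i$ have value $\top$ by Corollary 10, so $B$ has value $\top$. Let $\bar p:=g$, and let $s$ have a value in $\mathrm{Inv}$, also written $s$. Suppose $s\ne g_i$. Then $(s\leftrightarrow g_i)\subseteq K$, because every lower world sees an element of $K$ at which $s$ and $g_i$ differ: if $s$ is a non-generator, then $k_0\in s\setminus g_i$; if $s=g_j$ with $j\ne i$, then $k_{\min(i,j)}$ is in exactly one of $g_i,g_j$. Since $K=D(g)$ is contained in the value of $B_i$ by (3), the $i$-th conjunct has value $\top$. As the $g_i$ are distinct, $s=g_i$ for at most one $i\le t$, and then the $i$-th conjunct has the value of $B_i$. So the value of $B$ is $\top$ or that of one $B_i$, and it is in $\mathrm{Inv}$ by Lemma 14.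

**Step 3: Theorem 8 for $\{B\}$.** Step 1 gives "$\Leftarrow$". Step 2, Lemma 1 and the fact that $\mathrm{Conf}(q,m,m')$ has value $e\notin\mathrm{Inv}$ at $g$ for $(q,m,m')\notin R$ give "$\Rightarrow$". So $\mathrm{Conf}(q,m,m')\in E_I(\{B\})$ iff $(q,m,m')\in R$.

**Part 1.** Take the program and $s_0$ of the proof of Theorem 3. By Step 3, $x\mapsto\mathrm{Conf}(q_0,2^x,0)$ reduces the $\Sigma^0_1$-complete set of Fact 5 to $\{A:A\in E_I(\{B\})\}$. The latter is r.e.: $I$ is r.e., so all derivations by (a)–(c) can be enumerated.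

**Part 2.** Take $P=P_0$ and $s_0=(q_0,2^x,0)$, and let $B^{(x)}$ be the resulting formula. The number $t$ does not depend on $x$, so $n$ can be kept fixed. The formula $A=\mathrm{Conf}(h,0,0)$ then does not depend on $x$. By Step 3, $A\in E_I(\{B^{(x)}\})$ iff $(h,0,0)$ is reachable from $(q_0,2^x,0)$. So $x\mapsto B^{(x)}$ reduces the $\Sigma^0_1$-complete set obtained from Fact 4 to $\{B:A\in E_I(\{B\})\}$, which is r.e. as before.

**Part 3.** Let $I\subseteq L\subseteq\mathrm{Log}(F^*)$. Formulas equivalent in $I$ are equivalent in $L$, so $E_I(\{B\})\subseteq E_L(\{B\})$, and "$\Leftarrow$" holds for $L$. Lemma 1 needs only $L\subseteq\mathrm{Log}(F^*)$, so with Step 2 "$\Rightarrow$" holds for $L$. Hence $\mathrm{Conf}(q_0,2^x,0)\in E_L(\{B\})$ iff $(q_0,2^x,0)\in R$, which is undecidable in $x$ by Fact 5. $\blacksquare$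

**Corollary 16.** The problems "$E_I(\Sigma_1)\subseteq E_I(\Sigma_2)$?" and "$E_I(\Sigma_1)=E_I(\Sigma_2)$?" for finite lists are unsolvable.

*Proof.* By minimality of $E_I$, $A\in E_I(\Sigma)$ iff $E_I(\{A\})\subseteq E_I(\Sigma)$ iff $E_I(\Sigma\cup\{A\})=E_I(\Sigma)$. An algorithm for either problem would contradict Theorem 3. $\square$

This contrasts with the solvability of functional completeness for $I$. Functional completeness of $\Sigma_1$ is the equality $E_I(\Sigma_1)=E_I(\Sigma_2)$ for the particular list $\Sigma_2=\{p\wedge q,\ p\lor q,\ p\to q,\ \neg p\}$, and for this $\Sigma_2$ the problem is solvable.
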